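\title{Automorphisms of Cantor minimal systems that act trivially on the dimension group}

\begin{abstract}
For a Cantor minimal system $(X,\phi)$ let $C(\phi)$ be the group of homeomorphisms commuting with $\phi$, and let $T(\phi)\subset C(\phi)$ be the subgroup acting trivially on the dimension group $K^0(X,\phi)$. We show that $T(\phi)$ need not be abelian: for every infinite supernatural number $\mathfrak n$ there is a Cantor minimal system with $K^0(X,\phi)\cong\mathbb Z(\mathfrak n)\subset\mathbb Q$ for which $T(\phi)=C(\phi)$ contains $F_2\times\mathbb Z$. The system is an inverse limit of path spaces of graphs whose vertices and edges are configurations on the Cayley tree of $F_2$. As a complement we show that, for every Cantor minimal system, all compact subgroups of $T(\phi)$ are abelian and the commutator subgroup of $T(\phi)$ is torsion free.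
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{Cantor minimal system} is a pair $(X,\phi)$ in which $X$ is a Cantor set (a nonempty compact metrizable zero-dimensional space without isolated points) and $\phi$ is a homeomorphism of $X$ that is \emph{minimal}: the only closed $\phi$-invariant sets are $\emptyset$ and $X$, or equivalently every orbit is dense. Let $C(\phi)$ be the group of all homeomorphisms of $X$ that commute with $\phi$. Two consequences of minimality will be used without comment: a continuous $\phi$-invariant function on $X$ is constant, and an element of $C(\phi)$ that fixes a point is the identity, because its set of fixed points is closed and $\phi$-invariant.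

Let $C(X,\mathbb Z)$ be the group of continuous integer-valued functions on $X$. The functions $h-h\circ\phi^{-1}$ with $h\in C(X,\mathbb Z)$ are the \emph{coboundaries}; they form a subgroup $B_\phi$, which also consists of the functions $h\circ\phi-h$. The \emph{dimension group} is the quotient
\[
K^0(X,\phi)=C(X,\mathbb Z)/B_\phi ,
\]
with positive cone $\{[f]:f\ge0\}$ and order unit $[1]$. The sums of a coboundary along an orbit telescope, so the class $[f]$ records how $f$ accumulates along orbits, up to boundary terms given by a continuous integer-valued function. Each $\psi\in C(\phi)$ induces an automorphism $\psi^*[f]=[f\circ\psi^{-1}]$ of $K^0(X,\phi)$, and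
\[
T(\phi)=\{\psi\in C(\phi):\psi^*=\mathrm{Id}\}
\]
is the group of those symmetries of the system that the dimension group does not see. It is known that every finite subgroup of $T(\phi)$ is cyclic. The problem, posed in \cite{zb}, is the following.

\medskip
\noindent\emph{Is $T(\phi)$ abelian for every Cantor minimal system $(X,\phi)$?}
\medskip

There are reasons to guess yes. The group $T(\phi)$ always contains $\phi$, by the definition of $B_\phi$, and one may think of its elements as generalized powers of $\phi$. For odometers this is literally true: $T(\phi)$ is the compact abelian group of all translations, in which the powers of $\phi$ are dense (Example~\ref{ex:odometer}). Finite subgroups are cyclic, and Theorem~\ref{thm:B} below shows that compact subgroups are abelian. Nevertheless the answer is no.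

A \emph{supernatural number} is a formal product $\mathfrak n=\prod_p p^{k_p}$ over the primes with $0\le k_p\le\infty$. Divisibility and least common multiples are defined exponent by exponent, and $\mathfrak n$ is \emph{infinite} if it has infinitely many finite divisors. If $\mathfrak n$ is infinite and $H$ is a finite divisor, then $\mathfrak n/H$ is again infinite. Put
\[
\mathbb Z(\mathfrak n)=\{k/n: k\in\mathbb Z,\ n\mid\mathfrak n,\ n\text{ finite}\}\subset\mathbb Q ,
\]
with the order of $\mathbb Q$ and order unit $1$. Let $F_2$ be the free group of rank two.

\begin{theorem}\label{thm:A}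
For every infinite supernatural number $\mathfrak n$ there is a Cantor minimal system $(X,\phi)$ such that
\begin{enumerate}
\item $K^0(X,\phi)\cong\mathbb Z(\mathfrak n)$ as ordered groups with order unit;
\item $T(\phi)=C(\phi)$, and this group contains $F_2\times\mathbb Z$ with $\mathbb Z=\langle\phi\rangle$.
\end{enumerate}
In particular, $T(\phi)$ need not be abelian.
\end{theorem}

The second theorem describes what remains true. It is not used in the proof of Theorem~\ref{thm:A}. The group $\mathrm{Homeo}(X)$ carries the topology of uniform convergence.

\begin{theorem}\label{thm:B}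
Let $(X,\phi)$ be a Cantor minimal system and $\mu$ a $\phi$-invariant probability measure. There is a homomorphism
\[
\operatorname{rot}_\mu:T(\phi)\to\operatorname{Hom}\bigl(K^0(X,\phi),\mathbb R/\mathbb Z\bigr)
\]
such that every subgroup of $T(\phi)$ that is compact in $\mathrm{Homeo}(X)$ meets $\ker\operatorname{rot}_\mu$ trivially. Hence all compact subgroups of $T(\phi)$ are abelian, and $\ker\operatorname{rot}_\mu\supseteq[T(\phi),T(\phi)]$ is torsion free. In Theorem~\ref{thm:A} one has $F_2\subset\ker\operatorname{rot}_\mu$.
\end{theorem}

The two theorems fit together. A noncommutative $T(\phi)$ must have a nontrivial kernel of $\operatorname{rot}_\mu$, and this kernel has no torsion; the construction for Theorem~\ref{thm:A} places $F_2$ inside it, and it uses that $F_2$ is torsion free at exactly one point (Lemma~\ref{lem:integral}).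

Section~\ref{sec:idea} reduces Theorem~\ref{thm:A} to a counting problem and works its smallest case by hand. Sections~\ref{sec:windows} and~\ref{sec:systems} set up the combinatorics in the direction of $F_2$, Section~\ref{sec:levels} contains the inductive step, Section~\ref{sec:X} defines $(X,\phi)$, and Section~\ref{sec:proofA} proves Theorem~\ref{thm:A}. Section~\ref{sec:proofB} proves Theorem~\ref{thm:B} and, apart from its last assertion, can be read right away.

\section{Balanced blocks}\label{sec:idea}

\subsection{A criterion for $T(\phi)=C(\phi)$}

One way to make a large group act trivially on $K^0(X,\phi)$ is to make $K^0(X,\phi)$ so small that a class is determined by its average.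

\begin{lemma}\label{lem:criterion}
Let $(X,\phi)$ be a Cantor minimal system. Suppose that for every $f\in C(X,\mathbb Z)$ there are real numbers $\operatorname{av}(f)$ and $B_f$ with
\begin{equation}\label{eq:bounded}
\Bigl|\sum_{i=0}^{l-1}f(\phi^i\xi)-l\operatorname{av}(f)\Bigr|\le B_f\qquad(\xi\in X,\ l\ge0),
\end{equation}
and that $\operatorname{av}(f)=0$ implies $f\in B_\phi$. Then $\operatorname{av}$ is a homomorphism $C(X,\mathbb Z)\to\mathbb R$ with kernel $B_\phi$, and $T(\phi)=C(\phi)$.
\end{lemma}

\begin{proof}
By \eqref{eq:bounded}, $\operatorname{av}(f)=\lim_l l^{-1}\sum_{i<l}f(\phi^i\xi)$ for every $\xi$, so $\operatorname{av}(f)$ is unique and additive in $f$. For $f=h-h\circ\phi^{-1}$ the sum equals $h(\phi^{l-1}\xi)-h(\phi^{-1}\xi)$, which is bounded; so the kernel is exactly $B_\phi$. If $\psi\in C(\phi)$, then $\sum_{i<l}(f\circ\psi^{-1})(\phi^i\xi)=\sum_{i<l}f(\phi^i\psi^{-1}\xi)$. Hence $\operatorname{av}(f\circ\psi^{-1})=\operatorname{av}(f)$ and $f-f\circ\psi^{-1}\in B_\phi$.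
\end{proof}

\begin{example}[odometers]\label{ex:odometer}
Let $H_0\mid H_1\mid\cdots$ with $H_n\to\infty$, let $X=\varprojlim\mathbb Z/H_n$ with coordinates $z_n\in\{0,\dots,H_n-1\}$, and let $\phi(\xi)=\xi+1$. Every $f\in C(X,\mathbb Z)$ has the form $F(z_n)$ for some $n$. Its sum over any $H_n$ consecutive points of an orbit is $\sum_zF(z)$, so \eqref{eq:bounded} holds with $\operatorname{av}(f)=H_n^{-1}\sum_zF(z)$. If this vanishes, then $h=\sum_{z<z_n}F(z)$ satisfies $f=h\circ\phi-h$. So $K^0(X,\phi)\cong\bigcup_nH_n^{-1}\mathbb Z$ and $T(\phi)=C(\phi)$. An element $\psi\in C(\phi)$ agrees with the translation by $\psi(0)$ on the dense orbit of $0$, so $C(\phi)$ is the abelian group $X$.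
\end{example}

We want a system to which Lemma~\ref{lem:criterion} applies as it does to the odometer, but with room for a faithful action of $F_2$ that commutes with $\phi$.

\subsection{Time and space}

In the odometer, time is cut into blocks of length $H_n$, and $f$ has the same sum over every block. A weaker property suffices. Let $(V,E)$ be a finite directed graph, and for a path $x=e_1\cdots e_m$ let $\operatorname{ch}(x)=\sum_i\delta_{e_i}\in\mathbb Z[E]$ be its \emph{chain}, which counts the occurrences of each edge. Call a family of paths of length $m$ \emph{balanced} if there are $\zeta\in\mathbb Z[E]$ and $\tau:V\to\mathbb Z[E]$ such that each path $x$ of the family, from $v$ to $v'$, has $\operatorname{ch}(x)=\zeta+\tau(v)-\tau(v')$. Along a concatenation of such blocks the terms $\tau$ telescope, so any function of the current edge has sums as in \eqref{eq:bounded}. One then treats the blocks as the edges of a new graph, balances these, and passes to the inverse limit.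

To obtain symmetries, let $G=F_2$ with free generators $\sigma_1,\sigma_2$, and let vertices and edges be configurations on $G$: for suitable finite sets $D\subset G$, called windows, we have finite graphs $(V(D),E(D))$ with restriction maps for $D'\subset D$ and with translation maps to $(V(gD),E(gD))$. Translation in space commutes with the shift in time. A continuous function sees only one window, so we must balance the blocks in every window; at step $n$ we do so in the windows of diameter at most $n+1$, compatibly with restriction and translation, and we must extend the blocks to larger windows in a way that allows the construction to continue.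

\begin{example}[the smallest case]\label{ex:toy}
Let there be one vertex, and $E(D)=\{0,1\}^D$. We balance in the windows $\{g\}$ and $\{g,g\sigma\}$, $\sigma\in\{\sigma_1,\sigma_2\}$, which are the vertices and edges of the Cayley tree of $G$. For $D=\{g,g\sigma\}$ take as blocks the words of length $9$ over $\{0,1\}^D$ in which $00$ occurs three times and $01,10,11$ occur twice each. For $D=\{g\}$ take the words of length $9$ with five $0$'s and four $1$'s. These families are balanced with $\tau=0$, and restriction sends the first into the second, because $3+2=5$. A word of the second kind is a $5$-subset of $\{1,\dots,9\}$, its set of zeros, and a pair $(w,w')$ is a block for $\{g,g\sigma\}$ exactly when the two subsets have three common elements; call such a pair admissible.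

\emph{Extension.} A global block assigns a word $w_g$ to each $g\in G$ so that neighbors form admissible pairs. Every $5$-subset meets some other $5$-subset in three elements, and the tree has no cycles, so any choice at one site extends outward, one edge at a time.

\emph{The next step.} Now the blocks are the letters. To balance them with exact counts we shall have to add or remove a \emph{single} letter, compatibly with restriction and translation. This asks for integer-valued measures of total mass $1$ on the letters of each window that push forward to one another. For the letters $\{0,1\}^D$ the point masses at the all-zero letter would do. For the blocks, suppose we take the point mass at $w^*=000001111$ at every site. The pair $(w^*,w^*)$ is not admissible, so no nonnegative measure on admissible pairs has both marginals $\delta_{w^*}$. A signed measure does: with $u=000110011$ and $w'=000111100$, the zero sets of $w^*,u,w'$ meet pairwise in $\{1,2,3\}$, and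
\[
\delta_{(w^*,u)}-\delta_{(w',u)}+\delta_{(w',w^*)}
\]
has both marginals $\delta_{w^*}$. It is the alternating sum along the path $w^*,u,w',w^*$ in the bipartite graph of admissible pairs. So the property to be preserved from step to step is that such bipartite graphs are \emph{connected}.

\emph{Torsion.} We choose such a measure on one edge of the tree of each type and translate it by $G$, which acts freely on edges. If instead a group element of order two exchanged the two sites of $D$, the measure would have to be invariant under $(w,w')\mapsto(w',w)$. This involution fixes no admissible pair, so an invariant integer-valued measure would have even mass.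
\end{example}

The example hides one difficulty. A function on $X$ may depend on several consecutive edges, and these may lie on both sides of a boundary between blocks at every level. One could try to begin and end all blocks with a fixed letter, but such a letter would have to be $G$-invariant, and in Example~\ref{ex:toy} no global block is $G$-invariant, since no pair $(w,w)$ is admissible. Instead, the vertices of the next graph will remember the two letters adjacent to the boundary. This is why graphs with many vertices, and the terms $\tau$, are needed.

\section{Windows in the Cayley tree}\label{sec:windows}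

In Example~\ref{ex:toy} each window with two points is the union of two smaller windows, and all compatibility problems are problems about two marginals. We now define a family of windows of all sizes with the same feature.

Put $\sigma_3=\sigma_1^{-1}$, $\sigma_4=\sigma_2^{-1}$. Let $\mathcal T$ be the Cayley tree of $G$, with edges $\{g,g\sigma\}$, $\sigma\in\{\sigma_1,\sigma_2\}$; the group $G$ acts on it by left multiplication. Let $\mathcal T'$ be the tree obtained by inserting the midpoint of each edge, and let $\operatorname{dist}$ be its path metric. The vertices of $\mathcal T'$ are called \emph{sites}: elements of $G$ are even sites and midpoints are odd sites. For $x\in G$, the number $\operatorname{dist}(x,c)$ has the parity of the site $c$. For nonempty finite $D\subset G$ let $\operatorname{diam}D=\frac12\max_{x,y\in D}\operatorname{dist}(x,y)$ be the diameter in $\mathcal T$, and let $\operatorname{diam}\emptyset=0$.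

For a site $c$ and $j\ge-1$ of the parity of $c$ put $W_j(c)=\{x\in G:\operatorname{dist}(x,c)\le j\}$. Thus $W_0(g)=\{g\}$ and $W_{-1}(c)=\emptyset$. For a neighbor $c'$ of $c$ in $\mathcal T'$, the \emph{branch} of $c'$ at $c$ is the set of sites $x\neq c$ whose geodesic to $c$ passes through $c'$. For $j\ge1$ of the parity of $c$ let $S_j(c;c')$ be the set of $x\in G$ in this branch with $\operatorname{dist}(x,c)=j$; it is nonempty because $\mathcal T$ has no leaves. We have $\operatorname{dist}(x,c')=\operatorname{dist}(x,c)-1$ for $x$ in the branch of $c'$ and $\operatorname{dist}(x,c')=\operatorname{dist}(x,c)+1$ otherwise. Together with parity this gives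
\begin{equation}\label{eq:shells}
W_{j-1}(c')=W_{j-2}(c)\sqcup S_j(c;c'),\qquad W_j(c)=W_{j-2}(c)\sqcup\bigsqcup_{c'}S_j(c;c').
\end{equation}
An odd site has two neighbors, so for odd $j$ the ball $W_j(c)$ is the union of two smaller balls. An even site $g$ has four neighbors, the midpoints $c_l$ of $\{g,g\sigma_l\}$, $l=1,\dots,4$, and we add the four branches one at a time: for even $j\ge2$ and $1\le i\le4$ put
\[
W_j^i(g)=\bigcup_{l\le i}W_{j-1}(c_l)=W_{j-2}(g)\sqcup\bigsqcup_{l\le i}S_j(g;c_l).
\]
Then $W^1_j(g)=W_{j-1}(c_1)$ and $W^4_j(g)=W_j(g)$. For example, $W_2^i(g)=\{g,g\sigma_1,\dots,g\sigma_i\}$.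

The \emph{windows} are $\emptyset$, the sets $W_j(c)$ with $j\ge0$, and the sets $W^i_j(g)$. Let $\Omega$ be the set of windows and $\Omega_N=\{D\in\Omega:\operatorname{diam}D\le N\}$ for $N\ge0$. The group $G$ permutes $\Omega$, since the ordering of the $c_l$ is $G$-invariant.

\begin{lemma}\label{lem:windows}
\begin{enumerate}
\item A window $D$ with $|D|\ge2$ can be written in exactly one way as $W_j(c)$ with $j$ odd or as $W_j^i(c)$ with $j\ge2$ even and $i\in\{2,3,4\}$. Here $j=\operatorname{diam}D$, and $c$, the \emph{center} of $D$, is the midpoint of any two points $x,y\in D$ with $\operatorname{dist}(x,y)=2j$.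
\item $\Omega_N$ contains $\emptyset$ and all singletons, contains every window contained in one of its members, and is a finite union of $G$-orbits.
\item $G$ acts freely on $\Omega\setminus\{\emptyset\}$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) Every window with at least two points has one of these forms. All points of $D$ are within distance $j$ of $c$, and $D$ contains points of $S_j(c;c')$ for two different neighbors $c'$, which are at distance $2j$; so $\operatorname{diam}D=j$. If $x,y\in D$ and $\operatorname{dist}(x,y)=2j$, then equality holds in the triangle inequality for $x,c,y$, so $c$ lies on the geodesic from $x$ to $y$, at distance $j$ from both ends. Thus $D$ determines $j$ and $c$. For even $j$ it determines $i$ as the number of neighbors $c'$ with $D\cap S_j(c;c')\neq\emptyset$.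

(2) Diameter is monotone, and $G$ has three orbits on sites.

(3) If $gD=D\neq\emptyset$, then $\langle g\rangle$ acts freely on the finite set $D$, so $g$ has finite order; as $G$ is torsion free, $g=1$.
\end{proof}

\begin{definition}
A \emph{basic square} is a quadruple $(D;D_1,D_2;D_0)$ of one of the following forms.
\begin{itemize}
\item[(S1)] $j$ is odd, $c$ is the midpoint of $\{g,g\sigma\}$ with $\sigma\in\{\sigma_1,\sigma_2\}$, and $D=W_j(c)$, $D_1=W_{j-1}(g)$, $D_2=W_{j-1}(g\sigma)$, $D_0=W_{j-2}(c)$.
\item[(S2)] $j\ge2$ is even, $i\in\{2,3,4\}$, and $D=W^i_j(g)$, $D_1=W^{i-1}_j(g)$, $D_2=W_{j-1}(c_i)$, $D_0=W_{j-2}(g)$.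
\end{itemize}
The window $D$ is the \emph{top} of the square.
\end{definition}

By \eqref{eq:shells}, $D=D_1\cup D_2$, $D_0=D_1\cap D_2$ and $D_1,D_2\subsetneq D$; see Figure~\ref{fig:square}. The family of basic squares is $G$-invariant, and by Lemma~\ref{lem:windows}(1) every window with at least two points is the top of exactly one basic square.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.05]
\draw (-1,0)--(1,0);
\foreach \p in {(-2,0.9),(-2.4,0),(-2,-0.9)} {\draw (-1,0)--\p; \fill \p circle (2pt);}
\foreach \p in {(2,0.9),(2.4,0),(2,-0.9)} {\draw (1,0)--\p; \fill \p circle (2pt);}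
\fill (-1,0) circle (2pt) node[below right] {$g$};
\fill (1,0) circle (2pt) node[below left] {$g\sigma$};
\draw[fill=white] (0,0) circle (1.6pt) node[above] {$c$};
\draw[dashed,rounded corners] (-2.8,-1.2) rectangle (1.35,1.2);
\draw[dotted,thick,rounded corners] (-1.35,-1.4) rectangle (2.8,1.4);
\node at (-3.2,0.9) {$D_1$};
\node at (3.2,0.9) {$D_2$};
\end{tikzpicture}
\caption{A basic square in the Cayley tree of $F_2$. The window $D=W_3(c)$ consists of the eight black points. It is the union of $D_1=W_2(g)$ (dashed: $g$ and its four neighbors) and $D_2=W_2(g\sigma)$ (dotted), which intersect in $D_0=W_1(c)=\{g,g\sigma\}$.}\label{fig:square}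
\end{figure}

\begin{lemma}\label{lem:P}
Let $(D;D_1,D_2;D_0)$ be a basic square and $D'\subsetneq D$ a window. Then $D'\subset D_1$ or $D'\subset D_2$.
\end{lemma}

\begin{proof}
Let $D$ have center $c$ and diameter $j$. Suppose first that $\operatorname{diam}D'<j$. Points of $S_j(c;c')$ and $S_j(c;c'')$ for $c'\neq c''$ are at distance $2j$, so $D'$ meets at most one of the sets $S_j(c;c')$. If it meets none, then $D'\subset W_{j-2}(c)=D_0$. If it meets $S_j(c;c')$, then $D'\subset W_{j-1}(c')$ by \eqref{eq:shells}; as $D$ meets $S_j(c;c')$, the ball $W_{j-1}(c')$ is $D_1$ or $D_2$ in case (S1), and $c'=c_l$ with $l\le i$ in case (S2), where the ball is $D_2$ for $l=i$ and lies in $D_1$ for $l<i$. Now suppose that $\operatorname{diam}D'=j$. Two points of $D'$ at distance $2j$ have as midpoint both the center of $D'$ and $c$, so the centers agree. For odd $j$ this gives $D'=D$, which is excluded. For even $j$ it gives $D'=W_j^{i'}(c)$ with $i'<i$, so $D'\subset D_1$.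
\end{proof}

\section{Systems over the windows}\label{sec:systems}

\subsection{Systems and fibrations}

\begin{definition}
A \emph{system} $A$ assigns to each window $D$ a finite set $A(D)$, with $A(\emptyset)$ a single point; to each inclusion of windows $D'\subset D$ a restriction map $A(D)\to A(D')$, $a\mapsto a|_{D'}$, with $a|_D=a$ and $(a|_{D'})|_{D''}=a|_{D''}$; and to each $g\in G$ bijections $A(D)\to A(gD)$, $a\mapsto ga$, with $1a=a$, $(gg')a=g(g'a)$ and $(ga)|_{gD'}=g(a|_{D'})$. A \emph{map of systems} $\pi:A\to B$ is a family of maps $A(D)\to B(D)$ commuting with restriction and with $G$. For $b\in B(D)$ the fiber $\pi^{-1}(b)\subset A(D)$ is written $A(D)_b$.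
\end{definition}

The one-point system is $\mathrm{pt}$. The \emph{label system} is $\mathcal L(D)=\{0,1\}^D$ with $(gw)(gx)=w(x)$. Products and fiber products of systems are formed window by window. The \emph{pullback} of $A\to B$ along a map $B'\to B$ is $A\times_BB'\to B'$; its fiber over $b'$ is the fiber of $A\to B$ over the image of $b'$, compatibly with restriction and with $G$. All notions of this section also make sense with $\Omega_N$ in place of $\Omega$, and by Lemma~\ref{lem:windows}(2) the proofs of Lemmas~\ref{lem:onto}--\ref{lem:kernels} apply there without change.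

Consider a commutative square of finite sets, with maps $Y\to Y_i\to Y_0$ ($i=1,2$). For $y_0\in Y_0$ let $\mathcal G(y_0)$ be the bipartite graph whose two vertex classes are the elements of $Y_1$ and of $Y_2$ over $y_0$, with one edge joining the two images of each $y\in Y$ over $y_0$. The square is \emph{connected} if each $\mathcal G(y_0)$ is connected and has at least one edge. Then every vertex lies on an edge, so $Y\to Y_i$ is onto.

\begin{definition}
A map $A\to B$ is a \emph{fibration} if $A(\{g\})_b\neq\emptyset$ for all $g\in G$ and $b\in B(\{g\})$, and if for every basic square and every $b\in B(D)$ the square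
\begin{equation}\label{eq:square}
A(D)_b\to A(D_i)_{b|D_i}\to A(D_0)_{b|D_0}\qquad(i=1,2)
\end{equation}
is connected. A system $A$ is \emph{good} if $A\to\mathrm{pt}$ is a fibration.
\end{definition}

The label system is good: since $D=D_1\cup D_2$ and $D_0=D_1\cap D_2$, its graphs $\mathcal G(y_0)$ are complete bipartite with nonempty classes.

\begin{lemma}\label{lem:onto}
Let $A\to B$ be a fibration. For all windows $D'\subset D$ and $b\in B(D)$, the fiber $A(D)_b$ is nonempty and the restriction $A(D)_b\to A(D')_{b|D'}$ is onto. For a given $D$, only the connectedness of squares with top contained in $D$ is used.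
\end{lemma}

\begin{proof}
Induct on $|D|$. For $|D|\le1$ this is part of the definitions. For $|D|\ge2$ take the basic square with top $D$. By induction $A(D_0)_{b|D_0}$ has an element $y_0$, and $\mathcal G(y_0)$ has an edge, so $A(D)_b\neq\emptyset$. The restrictions to $D_1,D_2$ are onto by connectedness, and for $D'\subsetneq D$ the restriction factors through $D_1$ or $D_2$ by Lemma~\ref{lem:P}.
\end{proof}

\begin{lemma}\label{lem:stable}
Pullbacks and composites of fibrations are fibrations.
\end{lemma}

\begin{proof}
A pullback has the same squares \eqref{eq:square}. Let $A\to B\to C$ be fibrations. Fibers of $A\to C$ over singletons are nonempty, since one can lift in two stages. Fix a basic square, $c\in C(D)$, and $a_0\in A(D_0)_{c|D_0}$ with image $b_0\in B(D_0)$. Let $\mathcal G$ be the graph of $A\to C$ at $c$ over $a_0$, and $\mathcal G_B$ the graph of $B\to C$ at $c$ over $b_0$. For a vertex $b_i\in B(D_i)$ of $\mathcal G_B$, let its \emph{block} be the set of elements of $A(D_i)_{b_i}$ that restrict to $a_0$. Blocks are nonempty by Lemma~\ref{lem:onto}, and they partition the vertices of $\mathcal G$. For an edge $b\in B(D)_c$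 of $\mathcal G_B$ with ends $b_1,b_2$, the graph of $A\to B$ at $b$ over $a_0$ is a connected subgraph of $\mathcal G$ with at least one edge, whose vertex classes are the blocks of $b_1$ and $b_2$. As $\mathcal G_B$ is connected and has an edge, $\mathcal G$ is connected and has an edge.
\end{proof}

\subsection{Kernels}

\begin{definition}
A \emph{natural family} for $A\to B$ assigns to each window $D$ and $b\in B(D)$ a rational signed measure $\kappa_b$ on $A(D)_b$ such that $\kappa_{gb}=g_*\kappa_b$ for $g\in G$, and such that restriction pushes $\kappa_b$ forward to $\kappa_{b|D'}$ for $D'\subset D$. Taking $D'=\emptyset$ shows that all $\kappa_b$ have the same total mass. A \emph{kernel} is a natural family of mass $1$. A natural family is \emph{positive} if all weights $\kappa_b(a)$, $a\in A(D)_b$, are strictly positive, and \emph{integral} if all weights are integers.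
\end{definition}

By Lemma~\ref{lem:P} and induction on $|D|$, it suffices to check the push-forward condition for $D_1,D_2\subset D$ in basic squares and for $\emptyset\subset\{g\}$. Rational linear combinations of natural families are natural. If $A\to B$ has a section $B\to A$ that is a map of systems, the point masses at its values form an integral kernel. The uniform distributions form a positive kernel for $\mathcal L\to\mathrm{pt}$.

\begin{lemma}\label{lem:kernels}
A kernel for $A\to B$ induces a kernel for every pullback. If $\kappa$ is a kernel for $\pi:A\to B$ and $\kappa'$ a kernel for $B\to C$, then the weights $\kappa'_c(\pi a)\,\kappa_{\pi a}(a)$ define a kernel for $A\to C$. Both operations preserve positivity and integrality.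
\end{lemma}

\begin{proof}
Only the push-forward condition for the composite needs a computation. Let $c\in C(D)$, $a'\in A(D')_{c|D'}$ and $b'=\pi a'$. The weight of the push-forward at $a'$ is
\[
\sum_{b\in B(D)_c,\ b|D'=b'}\kappa'_c(b)\sum_{a\in A(D)_b,\ a|D'=a'}\kappa_b(a)=\sum_{b\in B(D)_c,\ b|D'=b'}\kappa'_c(b)\,\kappa_{b'}(a')=\kappa'_{c|D'}(b')\,\kappa_{b'}(a').\qedhere
\]
\end{proof}

The next lemma is the general form of the signed measure in Example~\ref{ex:toy}.

\begin{lemma}\label{lem:integral}
Every fibration $A\to B$ has an integral kernel.
\end{lemma}

\begin{proof}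
We first show: if a finite bipartite graph is connected and has an edge, then any two integer-valued measures of equal mass on its two vertex classes are the marginals of an integer-valued measure on its edges. The pairs of marginals that occur form a group $\mathcal M$. It contains $(\delta_{y_1},\delta_{y_2})$ for each edge. Subtracting two such pairs, it contains $(\delta_y-\delta_{y'},0)$ when $y,y'$ have a common neighbor, and by connectedness for all $y,y'$ in the first class; likewise $(0,\delta_y-\delta_{y'})$ for the second class. So $\mathcal M$ contains all pairs of measures of mass zero, and adding multiples of one edge gives all pairs of equal mass.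

Now define $\kappa_b$ by induction on $|D|$. By Lemma~\ref{lem:windows}(3), $G$ acts freely on pairs $(D,b)$ with $D\neq\emptyset$, $b\in B(D)$, so we may define $\kappa_b$ on one pair in each orbit and put $\kappa_{gb}=g_*\kappa_b$; the push-forward conditions then hold on the whole orbit, because basic squares and the measures already defined are $G$-equivariant. For $|D|=1$ take a point mass. For $|D|\ge2$, the measures $\kappa_{b|D_1}$ and $\kappa_{b|D_2}$ have the same push-forward $\kappa_{b|D_0}$. So for each $y_0\in A(D_0)_{b|D_0}$ their restrictions to the vertex classes of $\mathcal G(y_0)$ have equal mass, and by the first paragraph they are the marginals of an integer-valued measure on the elements of $A(D)_b$ over $y_0$. Let $\kappa_b$ be the sum of these measures.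
\end{proof}

Surjectivity of restrictions would not suffice here: in the graph with vertex classes $\{y,y'\}$, $\{u,u'\}$ and the two edges $yu$, $y'u'$, no signed measure on the edges has marginals $\delta_y$ and $\delta_{u'}$. This proof is the only place where the freeness of the action on windows is used; the last part of Example~\ref{ex:toy} shows what an element of finite order would destroy.

\subsection{Markov extension}

Our systems will be designed on $\Omega_N$ and extended to larger windows by free gluing.

\begin{definition}
A map $A\to B$ is \emph{Markov above $N$} if for every basic square with $\operatorname{diam}D>N$ and every $b\in B(D)$ the map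
\[
A(D)_b\to A(D_1)_{b|D_1}\times_{A(D_0)_{b|D_0}}A(D_2)_{b|D_2}
\]
is bijective. A system $A$ is Markov above $N$ if $A\to\mathrm{pt}$ is.
\end{definition}

The label system is Markov above $0$. The property persists when $N$ increases and under pullback. It also persists under composition $A\to B\to C$: let $c\in C(D)$ and let $a_i\in A(D_i)_{c|D_i}$ agree on $D_0$. Their images $b_1,b_2$ agree on $D_0$, so they are the restrictions of a unique $b\in B(D)_c$. Any $a\in A(D)_c$ restricting to $a_1,a_2$ must lie over this $b$, and there is exactly one such $a$ in $A(D)_b$.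

Put $\Omega_N(D)=\{D'\in\Omega_N:D'\subset D\}$. A family $(a_{D'})$ indexed by $\Omega_N(D)$ is \emph{compatible} if $a_{D'}|_{D''}=a_{D''}$ for $D''\subset D'$. For a basic square with $\operatorname{diam}D>N$, Lemma~\ref{lem:P} gives $\Omega_N(D)=\Omega_N(D_1)\cup\Omega_N(D_2)$, and $\Omega_N(D_1)\cap\Omega_N(D_2)=\Omega_N(D_0)$. Each $\Omega_N(D_i)$ is closed under passing to smaller windows. Hence:
\begin{itemize}
\item[($*$)] a compatible family on $\Omega_N(D)$ is the same as a pair of compatible families on $\Omega_N(D_1)$ and $\Omega_N(D_2)$ that agree on $\Omega_N(D_0)$.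
\end{itemize}

\begin{lemma}\label{lem:limit}
Let $A$ be Markov above $N$. For every window $D$, the map $a\mapsto(a|_{D'})_{D'\in\Omega_N(D)}$ is a bijection from $A(D)$ onto the set of compatible families. Consequently, for any system $B$, every map $B|_{\Omega_N}\to A|_{\Omega_N}$ extends uniquely to a map $B\to A$.
\end{lemma}

\begin{proof}
For $D\in\Omega_N$ a compatible family is determined by its member $a_D$. For $\operatorname{diam}D>N$, induct on $|D|$: both $A(D)$ and, by ($*$), the set of compatible families are fiber products of the corresponding sets for $D_1,D_2$ over $D_0$. The extension of a map sends $b\in B(D)$ to the element given by the images of the $b|_{D'}$, $D'\in\Omega_N(D)$.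
\end{proof}

\begin{lemma}\label{lem:extension}
Let $B$ be a system and $A_N\to B|_{\Omega_N}$ a fibration on $\Omega_N$ with a positive kernel. Then $A_N$ extends to a system $A$ with a fibration $A\to B$ that is Markov above $N$ and has a positive kernel.
\end{lemma}

\begin{proof}
Let $A(D)$ be the set of pairs $(b,(a_{D'}))$ with $b\in B(D)$ and $(a_{D'})$ a compatible family on $\Omega_N(D)$ with $a_{D'}\in A_N(D')_{b|D'}$. Restriction and $G$ act on both entries. For $D\in\Omega_N$ the pair is determined by $a_D$, so $A$ extends $A_N$, and the squares with top in $\Omega_N$ are connected by hypothesis. By ($*$), $A\to B$ is Markov above $N$. So for $\operatorname{diam}D>N$ each graph $\mathcal G(y_0)$ is complete bipartite. By induction on $|D|$ and the last sentence of Lemma~\ref{lem:onto}, the restrictions $A(D_i)_{b|D_i}\to A(D_0)_{b|D_0}$ are onto, so both vertex classes are nonempty and the square is connected.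

Extend the kernel by recursion on $|D|$: for $\operatorname{diam}D>N$ and $a\in A(D)_b$ with restrictions $a_1,a_2,a_0$ put
\[
\kappa_b(a)=\kappa_{b|D_1}(a_1)\,\kappa_{b|D_2}(a_2)\,/\,\kappa_{b|D_0}(a_0)>0 .
\]
For fixed $a_1$, the sum over all $a_2$ with $a_2|_{D_0}=a_0$ is $\kappa_{b|D_1}(a_1)$, since $\kappa_{b|D_2}$ pushes forward to $\kappa_{b|D_0}$. The same holds with $1$ and $2$ exchanged, and the formula is $G$-equivariant.
\end{proof}

\subsection{Arrangements}

The blocks of Example~\ref{ex:toy} are all words with prescribed letter counts. We show that passing to such words preserves connectedness, provided every letter occurs.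

Let $\Lambda\to B$ be a fibration on $\Omega_N$ and $J$ a positive integral natural family for it, of mass $K$. For $D\in\Omega_N$ and $b\in B(D)$ let $\operatorname{Arr}(D)_b$ be the set of sequences $(\ell_1,\dots,\ell_K)$ in $\Lambda(D)_b$ in which each $\ell$ occurs exactly $J_b(\ell)$ times. Restrict sequences entry by entry. An element $\ell'\in\Lambda(D')_{b|D'}$ then occurs $\sum_{\ell|D'=\ell'}J_b(\ell)=J_{b|D'}(\ell')$ times, so we obtain a system $\operatorname{Arr}$ on $\Omega_N$ with a map to $B$.

\begin{lemma}\label{lem:arr}
$\operatorname{Arr}\to B$ is a fibration on $\Omega_N$, and the uniform distributions on the fibers form a positive kernel.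
\end{lemma}

\begin{proof}
The symmetric group on the $K$ positions acts transitively on each fiber and commutes with restriction. So the push-forward of a uniform distribution is invariant under a transitive group, hence uniform. All fibers are nonempty.

Fix a basic square with top in $\Omega_N$ and $b\in B(D)$. Write $Y=\Lambda(D)_b$, $Y_i=\Lambda(D_i)_{b|D_i}$, $J_i=J_{b|D_i}$ for $i=0,1,2$. If $\mathbf y$ is an arrangement on $D_i$, then each $y\in Y_i$ occupies $J_i(y)=\sum_{\ell|D_i=y}J_b(\ell)$ positions. Filling these positions with the elements $\ell\in Y$ over $y$, each $J_b(\ell)$ times and in any order, produces a lift of $\mathbf y$ to $\operatorname{Arr}(D)_b$.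

Fix an arrangement $\mathbf y^0$ on $D_0$ and let $\mathcal G$ be the graph of $\operatorname{Arr}\to B$ at $b$ over $\mathbf y^0$. By the lifting property $\mathcal G$ has an edge and every vertex lies on an edge. It remains to show that any two arrangements $\mathbf y,\mathbf y'$ on $D_1$ over $\mathbf y^0$ lie in one component. Call two positions equivalent if they carry the same entry of $\mathbf y^0$. On the class of positions carrying $y_0\in Y_0$, both $\mathbf y$ and $\mathbf y'$ list the elements $f\in Y_1$ over $y_0$, each $J_1(f)$ times. So $\mathbf y'$ arises from $\mathbf y$ by successive transpositions of equivalent positions, and we may assume that it arises by exchanging two positions $i,i'$ in the class of $y_0$, with entries $f\neq f'$. Since the square $Y\to Y_1,Y_2\to Y_0$ is connected, there is a sequence $f=f_0,f_1,\dots,f_n=f'$ of elements of $Y_1$ over $y_0$ in which consecutive members have a common neighbor in $Y_2$. Take $n$ minimal, call it the distance of $f$ and $f'$, and induct on $n$, for all $\mathbf y$ at once.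

Let $n=1$. There are $\ell,\ell'\in Y$ with $\ell|_{D_1}=f$, $\ell'|_{D_1}=f'$ and $\ell|_{D_2}=\ell'|_{D_2}$. Since $J_b(\ell),J_b(\ell')\ge1$ and $f\neq f'$, we can lift $\mathbf y$ to an arrangement $\mathbf z$ on $D$ with $\ell$ at position $i$ and $\ell'$ at position $i'$. Exchanging these two entries gives an arrangement $\mathbf z'$ with $\mathbf z'|_{D_1}=\mathbf y'$ and $\mathbf z'|_{D_2}=\mathbf z|_{D_2}$. So $\mathbf y$ and $\mathbf y'$ are both adjacent to $\mathbf z|_{D_2}$.

Let $n>1$. Since $J_1(f_1)\ge1$, some position $i''$ carries $f_1$; it lies in the class of $y_0$ and differs from $i,i'$ because $f_1\ne f_0,f_n$. The entries at $(i,i',i'')$ can be changed as follows: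
\[
(f_0,f_n,f_1)\to(f_0,f_1,f_n)\to(f_1,f_0,f_n)\to(f_n,f_0,f_1).
\]
The entries exchanged are at distance $n-1$, $1$, $n-1$, so by induction each exchange stays in one component. The result is $\mathbf y'$.
\end{proof}

\subsection{Global points}

For a system $A$ let $\hat A$ be the set of compatible families $(a_D)_{D\in\Omega}$, $a_D\in A(D)$. As a closed subset of a countable product of finite sets it is compact, metrizable and zero-dimensional, and $G$ acts on it by homeomorphisms, $(ga)_{gD}=g(a_D)$. A map of systems induces a continuous $G$-equivariant map. Every finite subset of $G$ lies in a member of the chain $W_0(1)\subset W_2(1)\subset\cdots$, so a point of $\hat A$ is the same as a compatible sequence along this chain. If $A\to B$ is a fibration, then $\hat A\to\hat B$ is onto: lift successively along the chain, using Lemma~\ref{lem:onto}. In particular $\hat A\neq\emptyset$ if $A$ is good.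

\section{Levels and the inductive step}\label{sec:levels}

\begin{definition}
A \emph{level} $\Gamma=(V,E,\nu,\rho;N_\Gamma)$ consists of a good system $V$ and a fibration $(s,t):E\to V\times V$, both Markov above $N_\Gamma$, together with positive kernels $\nu$ for $V\to\mathrm{pt}$ and $\rho$ for $E\to V\times V$.
\end{definition}

For each window $D$ this is a finite directed graph with vertex set $V(D)$ and edge set $E(D)$, in which by Lemma~\ref{lem:onto} there is an edge from every vertex to every vertex. We write $\nu_D$, or just $\nu$, for the measure on $V(D)$, and $\rho_{v,v'}$ for the measure on the edges from $v$ to $v'$. For $r\ge1$ let $P_r(D)$ be the set of paths $(v_0,e_1,v_1,\dots,e_r,v_r)$, also written $e_1\cdots e_r$, with chain $\operatorname{ch}=\sum_i\delta_{e_i}\in\mathbb Z[E(D)]$.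

\begin{lemma}\label{lem:paths}
The maps $P_r\to V\times V$, given by $(v_0,v_r)$, and $P_r\to\mathrm{pt}$ are fibrations, Markov above $N_\Gamma$, with positive kernels.
\end{lemma}

\begin{proof}
A path with given ends is built by adding the $r-1$ inner vertices and then the $r$ edges, one at a time. Adding a vertex is a pullback of $V\to\mathrm{pt}$, adding an edge is a pullback of $E\to V\times V$, and $V\times V\to V\to\mathrm{pt}$ is of the same kind. All three properties pass to pullbacks and composites.
\end{proof}

\subsection{The balancing step}

\begin{proposition}\label{prop:step}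
Let $\Gamma=(V,E,\nu,\rho;N_\Gamma)$ be a level and $N\ge N_\Gamma$. There is $L_0$ such that for every $L\ge L_0$ there is $K_0$ such that for every $K\ge K_0$ the following holds with $m=KL+1$. There are a level $\Gamma^\circ=(V,E^\circ,\nu,\rho^\circ;N)$ and a map of systems $\operatorname{path}:E^\circ\to P_m$ such that $\operatorname{path}(y)$ goes from $s(y)$ to $t(y)$, and for every $D\in\Omega_N$:
\begin{enumerate}
\item[(a)] there are $\zeta_D\in\mathbb Z[E(D)]$ and $\tau_D:V(D)\to\mathbb Z[E(D)]$ with
\[
\operatorname{ch}(\operatorname{path}(y))=\zeta_D+\tau_D(s(y))-\tau_D(t(y))\qquad(y\in E^\circ(D));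
\]
\item[(b)] every $u\in E(D)$ occurs in $\operatorname{path}(y)$ for every $y\in E^\circ(D)$.
\end{enumerate}
\end{proposition}

A block from $v$ to $v'$ will consist of $K$ loops of length $L$ at $v$, followed by one edge $e$ from $v$ to $v'$. Loops at the same vertex can be concatenated in any order, so Lemma~\ref{lem:arr} applies. The multiplicities $J_e$ of the loops have three tasks. They must be positive, with a total chain that does not depend on $v$; this is done by a large multiple of a positive kernel $\lambda$. They must cancel the edge $e$, which occurs once; the correction therefore enters with coefficient one and has to be integral itself, which is why Lemma~\ref{lem:integral} is needed. And every large $K$ must be allowed, because $m$ will have to divide $\mathfrak n$.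

\begin{proof}
Let $\Lambda\to V$ be the pullback of $P_L\to V\times V$ along the diagonal, so that $\Lambda(D)_v$ is the set of loops of length $L$ at $v$; it is a fibration. For a signed measure $J$ on loops put $\operatorname{ch}(J)=\sum_\ell J(\ell)\operatorname{ch}(\ell)$. Fix integral kernels $\bar\nu$ for $V\to\mathrm{pt}$ and $\bar\rho$ for $E\to V\times V$. For signed measures $p,p'$ on $V(D)$ put
\[
[p,p']_\rho=\sum_{v,v'}p(v)\,p'(v')\,\rho_{v,v'}\in\mathbb Q[E(D)],
\]
which is bilinear, define $[p,p']_{\bar\rho}$ in the same way, and abbreviate
\[
\omega=[\nu,\nu]_\rho,\qquad\bar\omega=[\bar\nu,\bar\nu]_{\bar\rho},\qquad\tau(v)=[\delta_v,\bar\nu]_{\bar\rho},\qquad\tau^*(v)=[\bar\nu,\delta_v]_{\bar\rho}.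
\]
The last three are integral.

\emph{Product measures.} Let $p_0=p_L=\delta_v$, and let each of $p_1,\dots,p_{L-1}$ be a fixed affine combination of $\nu$, $\bar\nu$ and $\delta_v$. As $v$ varies, each $p_i$ is a kernel for the first projection $V\times V\to V$, because $\nu,\bar\nu$ are pulled back from $V\to\mathrm{pt}$ and $\delta_v$ comes from the diagonal section. The weights
\[
\prod_{i=1}^{L-1}p_i(v_i)\prod_{i=1}^L\rho_{v_{i-1},v_i}(e_i)
\]
on $\Lambda(D)_v$ are a composite of pullbacks of the $p_i$ and of $\rho$, so they form a kernel for $\Lambda\to V$ by Lemma~\ref{lem:kernels}. To find the marginal of the $i$-th edge, sum out the other edges and then the vertices other than $v_{i-1},v_i$; all factors have mass $1$, and the result is $[p_{i-1},p_i]_\rho$. So the chain of the product measure is $\sum_{i=1}^L[p_{i-1},p_i]_\rho$. Writing $p_i=\nu+a_i$, it equals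
\begin{equation}\label{eq:expand}
L\omega+\Bigl[\sum_{i=0}^{L-1}a_i,\nu\Bigr]_\rho+\Bigl[\nu,\sum_{i=1}^{L}a_i\Bigr]_\rho+\sum_{i=1}^L[a_{i-1},a_i]_\rho .
\end{equation}
All this holds with $\bar\nu,\bar\rho,\bar\omega$ in place of $\nu,\rho,\omega$.

\emph{The positive kernel $\lambda$.} If all inner $p_i$ were $\nu$, then \eqref{eq:expand} would contain the terms $[\delta_v-\nu,\nu]_\rho+[\nu,\delta_v-\nu]_\rho$, which record that the loop is forced to be at $v$ at both ends. We compensate by letting the loop avoid $v$ slightly at other times. By Lemma~\ref{lem:windows}(2) the kernel $\nu$ has finitely many weights on $\Omega_N$; choose an integer $R\ge1$ such that all of them exceed $\varepsilon=1/R$. Put $L_0=2R+2\ge4$, let $L\ge L_0$ and $I=\{2,4,\dots,2R\}$. For $D\in\Omega_N$ let $\lambda_v$ be the product measure with $\rho$, with $p_i=(1+\varepsilon)\nu-\varepsilon\delta_v$ for $i\in I$ and $p_i=\nu$ for the other inner indices. It is positive on $\Omega_N$, since $(1+\varepsilon)\nu(v)-\varepsilon>0$. Here $a_0=a_L=\delta_v-\nu$, $a_i=-\varepsilon(\delta_v-\nu)$ for $i\in I$, and $a_i=0$ otherwise. Since $|I|\varepsilon=1$, both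 sums of the $a_i$ in \eqref{eq:expand} vanish. Since $0,2,4,\dots,2R,L$ contains no two consecutive integers, the last sum vanishes. So $\operatorname{ch}(\lambda_v)=L\omega$.

\emph{Three integral kernels.} Let $\gamma_v$ be the product measure with $\bar\rho$, $p_2=2\bar\nu-\delta_v$ and the other inner $p_i=\bar\nu$. Then $a_0=a_L=-a_2=\delta_v-\bar\nu$, the indices $0,2,L$ are not consecutive, and \eqref{eq:expand} gives $\operatorname{ch}(\gamma_v)=L\bar\omega$. Let $\beta_v$ be the product measure with $\bar\rho$ and all inner $p_i=\bar\nu$; then
\[
\operatorname{ch}(\beta_v)=\tau(v)+(L-2)\bar\omega+\tau^*(v).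
\]
For $e\in E(D)$ from $v$ to $v'$ let $\alpha_e$ be the measure on $\Lambda(D)_v$ with weights
\[
\delta_e(e_1)\prod_{i=2}^{L-1}\bar\nu(v_i)\prod_{i=2}^L\bar\rho_{v_{i-1},v_i}(e_i).
\]
It is a kernel for the pullback $\Lambda\times_VE\to E$ of $\Lambda\to V$ along $s$: first choose $e_1$ by the diagonal section of $E\times_VE\to E$, where $E\times_VE$ consists of pairs of edges with the same source, then the vertices, then the other edges. The marginals of its edges give
\[
\operatorname{ch}(\alpha_e)=\delta_e+\tau(v')+(L-3)\bar\omega+\tau^*(v),
\]
and therefore $\operatorname{ch}(\beta_v-\alpha_e)+\delta_e=\bar\omega+\tau(v)-\tau(v')$.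

\emph{The multiplicities.} Let $d$ be a common denominator of the finitely many weights of $\lambda$ on $\Omega_N$. Write $K=k+q$ with $d\mid k$ and $0\le q<d$, and for $D\in\Omega_N$, $e\in E(D)$, $v=s(e)$ put
\[
J_e=k\lambda_v+q\gamma_v+\beta_v-\alpha_e .
\]
This is an integral natural family of mass $K$ for the fibration $\Lambda\times_VE\to E$ on $\Omega_N$. The weights of $\lambda$ are bounded below by a positive constant, and those of $q\gamma+\beta-\alpha$ are bounded in absolute value independently of $K$, because $q<d$. So there is $K_0$, depending on $L$, such that $J$ is positive for $K\ge K_0$. Fix such a $K$.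

\emph{The level $\Gamma^\circ$.} On $\Omega_N$ let $E^\circ=\operatorname{Arr}\to E$ be the system of arrangements for $J$; its elements are $y=(\ell_1,\dots,\ell_K;e)$. By Lemmas~\ref{lem:arr} and~\ref{lem:extension} it extends to a fibration $E^\circ\to E$ on $\Omega$, Markov above $N$, with a positive kernel. Composing with $E\to V\times V$ gives a fibration $(s,t):E^\circ\to V\times V$ with the same properties; let $\rho^\circ$ be its positive kernel. On $\Omega_N$ put $\operatorname{path}(y)=\ell_1\cdots\ell_Ke$, a path of length $m$ from $s(e)=s(y)$ to $t(e)=t(y)$. Since $P_m$ is Markov above $N$, Lemma~\ref{lem:limit} extends this to a map $E^\circ\to P_m$. The two maps $E^\circ\to V\times V$ given by $(s,t)$ and by the ends of the path agree on $\Omega_N$, hence everywhere by the uniqueness in Lemma~\ref{lem:limit}.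

\emph{Properties (a) and (b).} For $D\in\Omega_N$ and $y=(\ell_1,\dots,\ell_K;e)$ from $v$ to $v'$,
\[
\operatorname{ch}(\operatorname{path}(y))=\operatorname{ch}(J_e)+\delta_e=kL\omega+(qL+1)\bar\omega+\tau(v)-\tau(v').
\]
This is (a) with $\tau_D=\tau$ and $\zeta_D=kL\omega+(qL+1)\bar\omega$, which is integral because the other terms of the identity are and $E^\circ(D)\neq\emptyset$. For (b), there is a loop of length $L$ at $v$ that goes to $s(u)$, follows $u$, returns to $v$, and stays at $v$; as $J_e$ is positive, this loop is one of the $\ell_i$.
\end{proof}

Example~\ref{ex:toy} is the formula for $J_e$ in a case where $V=\mathrm{pt}$, so that $\delta_v=\nu$ and loops of length $L=1$ suffice: there $\lambda$ is uniform, $\beta=\delta_{\mathbf 0}$ is the point mass at the all-zero letter, $\alpha_e=\delta_e$, $k=8$ and $q=0$.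

\subsection{The next level}

It remains to give the vertices a memory, as explained at the end of Section~\ref{sec:idea}, and to add fresh labels, which will show that $G$ acts faithfully. Let $P_r^\circ$ be the path systems of $\Gamma^\circ$ and let $Q\ge3$. Put
\[
V'=P^\circ_2,\qquad E'=P^\circ_{Q+2}\times\mathcal L ,
\]
and for $x=(y_0y_1\cdots y_{Q+1};w)\in E'(D)$ put $s(x)=y_0y_1$, $t(x)=y_Qy_{Q+1}$. We call $w\in\{0,1\}^D$ the \emph{label} and $y_1\cdots y_Q$ the \emph{core} of $x$:
\[
y_0\ \big|\ y_1\,y_2\cdots y_{Q-1}\,y_Q\ \big|\ y_{Q+1}.
\]

\begin{lemma}\label{lem:next}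
There are kernels $\nu',\rho'$ such that $\Gamma'=(V',E',\nu',\rho';N)$ is a level. If $x,x'\in E'(D)$ and $t(x)=s(x')$, then the core of $x'$ begins at the vertex where the core of $x$ ends, the first edge of the core of $x'$ is determined by $x$, and the last edge of the core of $x$ is determined by $x'$. Every $w\in\{0,1\}^D$ is the label of an element of $E'(D)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:paths}, $V'$ is good, Markov above $N$, with a positive kernel $\nu'$. The fiber of $E'\to V'\times V'$ over $(y_0y_1,y_Qy_{Q+1})$ is the set of paths of length $Q-2\ge1$ from $t(y_1)$ to $s(y_Q)$, times $\{0,1\}^D$. So this map is a pullback of $\mathcal L\to\mathrm{pt}$ followed by a pullback of $P^\circ_{Q-2}\to V\times V$; it is a fibration, Markov above $N$, with a positive kernel $\rho'$. If $t(x)=s(x')$, then $y_0'=y_Q$ and $y_1'=y_{Q+1}$, which gives the three statements on cores. The last assertion holds because $P^\circ_{Q+2}(D)\neq\emptyset$.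
\end{proof}

Applying $\operatorname{path}$ to the edges of the core and concatenating gives a map of systems $E'\to P_{Qm}$, called \emph{unpacking}. It forgets the label, and by Lemma~\ref{lem:next} it sends composable edges of $\Gamma'$ to composable paths in $\Gamma$.

\section{The system $(X,\phi)$}\label{sec:X}

\subsection{Parameters}

The block lengths must divide $\mathfrak n$ and have the form $KL+1$.

\begin{lemma}\label{lem:arith}
Let $\mathfrak m$ be an infinite supernatural number and $L_0\ge1$. There is $L\ge L_0$ such that $\mathfrak m$ has arbitrarily large finite divisors $m\equiv1\pmod L$.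
\end{lemma}

\begin{proof}
If $p^\infty\mid\mathfrak m$ for some prime $p$, choose $L\ge L_0$ prime to $p$ and let $p_1=p_2=\dots=p$. Otherwise infinitely many primes divide $\mathfrak m$; let $L=L_0$ and let $p_1,p_2,\dots$ be the distinct primes that divide $\mathfrak m$ and not $L$. In both cases the products $p_1\cdots p_i$ divide $\mathfrak m$ and are units modulo $L$. Infinitely many of them have the same residue. If $i$ is the first such index and $i'$ runs through the others, then $p_{i+1}\cdots p_{i'}\equiv1\pmod L$ divides $\mathfrak m$ and tends to infinity.
\end{proof}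

Fix $\mathfrak n$ and an enumeration $r_0,r_1,\dots$ of its finite divisors. Let $\Gamma_0$ be the level with $V_0=\mathrm{pt}$, $E_0=\mathcal L$, the uniform kernel and $N_{\Gamma_0}=0$, and let $H_0=1$. Suppose $\Gamma_n=(V_n,E_n,\dots)$ with $N_{\Gamma_n}=n$ and a finite divisor $H_n$ of $\mathfrak n$ are given. Apply Proposition~\ref{prop:step} with $N=N_n=n+1$. Choose $L_n\ge L_0$ by Lemma~\ref{lem:arith} for $\mathfrak m=\mathfrak n/H_n$, and then a divisor $m_n\equiv1\pmod{L_n}$ of $\mathfrak n/H_n$ so large that $K_n=(m_n-1)/L_n\ge K_0$. This gives $\Gamma_n^\circ=(V_n,E_n^\circ,\dots)$. The least common multiple of $H_nm_n$ and $r_n$ divides $\mathfrak n$; multiply it by a finite divisor $\ge3$ of the infinite quotient, and call the result $H_{n+1}$. Then $H_{n+1}\mid\mathfrak n$, $r_n\mid H_{n+1}$, and $Q_n=H_{n+1}/(H_nm_n)\ge3$ is an integer. Let $\Gamma_{n+1}$ be the level of Lemma~\ref{lem:next} for $Q=Q_n$; it has $N_{\Gamma_{n+1}}=n+1$. With $M_n=Q_nm_n$ we have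
\[
H_{n+1}=M_nH_n,\qquad H_n\to\infty,\qquad\bigcup_nH_n^{-1}\mathbb Z=\mathbb Z(\mathfrak n).
\]

\subsection{The inverse limit}

Let $\mathcal P_n=\{(e_i)_{i\in\mathbb Z}\in\hat E_n^{\,\mathbb Z}:t(e_i)=s(e_{i+1})\text{ for all }i\}$ with the shift $(Se)_i=e_{i+1}$ and the diagonal action of $G$. It is compact, and nonempty because $\hat V_n\neq\emptyset$ and $\hat E_n\to\hat V_n\times\hat V_n$ is onto. Unpacking defines a continuous $G$-equivariant map $\Theta_n:\mathcal P_{n+1}\to\mathcal P_n$ that places the path of $x_i$ at the positions $iM_n,\dots,(i+1)M_n-1$; thus $\Theta_nS=S^{M_n}\Theta_n$.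

An edge of $\Gamma_n$ is to last $H_n$ units of time. So let $X_n=\mathcal P_n\times\{0,\dots,H_n-1\}$ with the homeomorphism $\phi_n(x,z)=(x,z+1)$ for $z<H_n-1$, $\phi_n(x,H_n-1)=(Sx,0)$, and let $G$ act on the first coordinate. Define
\[
\pi_n:X_{n+1}\to X_n,\qquad\pi_n(x,z)=(S^i\Theta_n(x),\,z-iH_n),\quad i=\lfloor z/H_n\rfloor .
\]
This map is continuous and $G$-equivariant, and $\pi_n\phi_{n+1}=\phi_n\pi_n$. Indeed, if $H_n\nmid z+1$ both sides are $(S^i\Theta_n(x),z+1-iH_n)$; if $H_n\mid z+1$ both are $(S^{i+1}\Theta_n(x),0)$, where for $z=H_{n+1}-1$ we use $i+1=M_n$ and $\Theta_nS=S^{M_n}\Theta_n$. Let $X=\varprojlim X_n$. It is a nonempty compact metrizable zero-dimensional space with a homeomorphism $\phi$ and a commuting action of $G$ by homeomorphisms. Points are written $\xi=(x^{(n)},z_n)_n$. Note that $z_n(\phi\xi)\equiv z_n(\xi)+1\pmod{H_n}$ and $z_n(g\xi)=z_n(\xi)$.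

\subsection{Segments}\label{sub:segments}

Fix $n$ and $\xi\in X$. Let $y_1\cdots y_{Q_n}$ be the core of $x_0^{(n+1)}$, with $y_i\in\hat E_n^\circ$, and write $z_{n+1}=i\,m_nH_n+j$ with $0\le j<m_nH_n$. We call $y(\xi)=y_{i+1}$ the current \emph{$n$-segment} and $j(\xi)=j$ the \emph{offset}. For every window $D$, the pair $(y(\xi)_D,j(\xi))$ is determined by $(x_0^{(n+1)})_D$ and $z_{n+1}$, hence is locally constant in $\xi$. From the definitions of $\phi_{n+1}$ and $\pi_n$ we read off:
\begin{itemize}
\item[(T1)] if $j(\xi)<m_nH_n-1$, then $y(\phi\xi)=y(\xi)$ and $j(\phi\xi)=j(\xi)+1$; otherwise $j(\phi\xi)=0$ and $s(y(\phi\xi))=t(y(\xi))$;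
\item[(T2)] if $j(\xi)=aH_n+z$ with $0\le z<H_n$, then $z_n=z$ and $x^{(n)}_0$ is the $(a+1)$-st edge of $\operatorname{path}(y(\xi))$.
\end{itemize}
For the second case of (T1) with $i=Q_n-1$ use Lemma~\ref{lem:next}; for (T2) note that $\lfloor z_{n+1}/H_n\rfloor=im_n+a$.

\section{Proof of Theorem~\ref{thm:A}}\label{sec:proofA}

\begin{lemma}\label{lem:current}
For every $f\in C(X,\mathbb Z)$ there are $n$, $D\in\Omega_{N_n}$ and $F:E_n(D)\times\{0,\dots,H_n-1\}\to\mathbb Z$ with $f(\xi)=F\bigl((x_0^{(n)})_D,z_n\bigr)$ for all $\xi\in X$.
\end{lemma}

\begin{proof}
The level sets of $f$ are finitely many compact open sets, each a finite union of basic clopen sets. So there are $n$, $q\ge0$ and a window $D$ such that $f$ depends only on $z_n$ and on $(x_i^{(n)})_D$ for $|i|\le q$. We pass to level $n+1$, keeping $D$. With $i_0=\lfloor z_{n+1}/H_n\rfloor\in[0,M_n)$ we have $z_n=z_{n+1}-i_0H_n$ and $x_i^{(n)}=\Theta_n(x^{(n+1)})_{i+i_0}$. Unpacking is a map of systems, so the restriction to $D$ of this edge is determined by $(x^{(n+1)}_{i'})_D$ with $i'=\lfloor(i+i_0)/M_n\rfloor$, and $|i'|\le\lceil q/M_n\rceil$. Since $M_n\ge3$, we have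 $\lceil q/M_n\rceil<q$ for $q\ge2$, so after finitely many steps $q\le1$.

If $q\le 1$ at level $n$, then $f$ depends only on $z_{n+1}$ and the restrictions to $D$ of the edges of $\Theta_n(x^{(n+1)})$ at positions $-1,\dots,M_n$. Positions $0,\dots,M_n-1$ come from $(x_0^{(n+1)})_D$. Position $-1$ is the last edge of the path of the last core edge of $(x_{-1}^{(n+1)})_D$, and position $M_n$ is the first edge of the path of the first core edge of $(x_1^{(n+1)})_D$; by Lemma~\ref{lem:next} both are determined by $(x_0^{(n+1)})_D$. So $q=0$ at level $n+1$, and at all later levels, since $\lceil0/M_n\rceil=0$. Take a level with $N_n\ge\operatorname{diam}D$, and let $F=0$ on pairs that do not occur.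
\end{proof}

\begin{lemma}\label{lem:minimal}
For $D\in\Omega_{N_n}$, $u\in E_n(D)$ and $0\le z<H_n$, every $\phi$-orbit meets the set $[u,z]=\{\xi:(x_0^{(n)})_D=u,\ z_n=z\}$. The pair $(X,\phi)$ is a Cantor minimal system.
\end{lemma}

\begin{proof}
By (T1) every orbit runs through a complete $n$-segment $y$. By Proposition~\ref{prop:step}(b), $u$ is the $(a+1)$-st edge of $\operatorname{path}(y_D)$ for some $a$, and by (T2) the point with offset $aH_n+z$ lies in $[u,z]$. By Lemma~\ref{lem:current}, applied to an indicator function, every nonempty clopen set contains a set $[u,z]$ of this kind; so every orbit is dense. The space $X$ is infinite, since $z_n$ takes $H_n$ values. If a point were isolated, its orbit would be open, the complement would be closed and invariant, hence empty, and $X$ would be discrete and compact, hence finite.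
\end{proof}

\begin{lemma}\label{lem:average}
The system $(X,\phi)$ satisfies the hypotheses of Lemma~\ref{lem:criterion}, with $\operatorname{av}(f)\in\mathbb Z(\mathfrak n)$.
\end{lemma}

\begin{proof}
Write $f$ as in Lemma~\ref{lem:current}. Let $\bar F:\mathbb Z[E_n(D)]\to\mathbb Z$ be the homomorphism with $\bar F(\delta_u)=\sum_zF(u,z)$, and put $\theta=\bar F\circ\tau_D:V_n(D)\to\mathbb Z$, where $\zeta_D,\tau_D$ are as in Proposition~\ref{prop:step}(a) for $\Gamma_n^\circ$. Let $\xi$ have offset $0$ and segment $y$, with $v=s(y)_D$ and $v'=t(y)_D$. By (T1), (T2) and property (a),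
\begin{equation}\label{eq:segment}
\sum_{i=0}^{m_nH_n-1}f(\phi^i\xi)=\bar F\bigl(\operatorname{ch}(\operatorname{path}(y_D))\bigr)=\bar F(\zeta_D)+\theta(v)-\theta(v').
\end{equation}
Put $\operatorname{av}(f)=\bar F(\zeta_D)/(m_nH_n)\in H_{n+1}^{-1}\mathbb Z$. A time interval consists of consecutive complete segments and at most two incomplete ones. Over the complete segments the terms $\theta$ telescope by (T1), so \eqref{eq:bounded} holds with $B_f=2\max|\theta|+2m_nH_n(\max|f|+|\operatorname{av}(f)|)$.

Suppose $\operatorname{av}(f)=0$. For $\xi\in X$ with offset $j$ and $v=s(y(\xi))_D$ put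
\[
h(\xi)=-\theta(v)+\sum_{i=1}^{j}f(\phi^{-i}\xi)\in\mathbb Z .
\]
By (T1) and (T2) this depends only on $y(\xi)_D$ and $j$, so $h$ is continuous. If $j<m_nH_n-1$, then $h(\phi\xi)=h(\xi)+f(\xi)$ by definition. If $j=m_nH_n-1$, then \eqref{eq:segment} gives $h(\xi)+f(\xi)=-\theta(v)+\theta(v)-\theta(v')=-\theta(v')=h(\phi\xi)$, because the next segment starts at $v'$. So $f=h\circ\phi-h\in B_\phi$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Lemmas~\ref{lem:criterion} and~\ref{lem:average}, $T(\phi)=C(\phi)$, and $\operatorname{av}$ induces an injective homomorphism $K^0(X,\phi)\to\mathbb Z(\mathfrak n)$ with $[1]\mapsto1$. Let $\chi_n$ be the indicator function of $\{z_n=0\}$. Then $\operatorname{av}(\chi_n)=1/H_n$, so the homomorphism is onto. If $f\ge0$ then $\operatorname{av}(f)\ge0$. Conversely, if $\operatorname{av}(f)=k/H_n$ with $k\ge0$, then $[f]=[k\chi_n]$ lies in the positive cone. This proves (1).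

The action of $G$ commutes with $\phi$, so $(g,l)\mapsto g\phi^l$ is a homomorphism $G\times\mathbb Z\to C(\phi)$. Suppose $g\phi^l=\mathrm{id}$. Comparing the coordinates $z_n$ gives $H_n\mid l$ for all $n$, so $l=0$ and $g$ acts trivially. Suppose $g\neq1$. Let $c$ be the midpoint of the geodesic from $1$ to $g$ in $\mathcal T'$ and $j=\operatorname{dist}(1,c)$; then $D=W_j(c)$ is a window of diameter $j$ containing $1$ and $g$. Take $n\ge1$ with $N_n\ge j$. By Lemma~\ref{lem:next} some $u\in E_n(D)$ has different labels at $1$ and $g$, and by Lemma~\ref{lem:minimal} there is $\xi\in X$ with $(x_0^{(n)})_D=u$. Let $w\in\{0,1\}^G$ be the label of $x_0^{(n)}\in\hat E_n$, so $w(1)\neq w(g)$. From $g\xi=\xi$ we get $gw=w$, hence $w(g)=(gw)(g)=w(1)$, a contradiction. So $F_2\times\mathbb Z$ embeds in $C(\phi)=T(\phi)$, which is (2).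
\end{proof}

\section{The rotation homomorphism}\label{sec:proofB}

Let $(X,\phi)$ be any Cantor minimal system, $T=T(\phi)$, and $\mu$ a $\phi$-invariant Borel probability measure; such a measure exists for every homeomorphism of a compact metric space.

\subsection{Definition of $\operatorname{rot}_\mu$}

For $\psi\in T$ and $f\in C(X,\mathbb Z)$ there is $h\in C(X,\mathbb Z)$ with
\begin{equation}\label{eq:transfer}
f-f\circ\psi^{-1}=h-h\circ\phi^{-1},
\end{equation}
and $h$ is unique up to an integer constant, since the difference of two solutions is $\phi$-invariant. Integrating \eqref{eq:transfer} for indicator functions of clopen sets, which determine a Borel measure on $X$, shows that $\mu$ is $T$-invariant. Put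
\[
\operatorname{rot}_\mu(\psi)(f)=\int h\,d\mu\ \bmod\mathbb Z .
\]
For $\psi=\phi^l$ with $l\ge1$ one can take $h=\sum_{i<l}f\circ\phi^{-i}$, so $\operatorname{rot}_\mu(\phi^l)(f)=l\int f\,d\mu$ modulo $\mathbb Z$: the invariant measures how far $\psi$ moves points in the direction of $\phi$.

The expression is additive in $f$. For $f=h'-h'\circ\phi^{-1}$ one can take $h=h'-h'\circ\psi^{-1}$, whose integral is $0$; so $\operatorname{rot}_\mu(\psi)$ is a homomorphism $K^0(X,\phi)\to\mathbb R/\mathbb Z$. For $\psi,\eta\in T$ with solutions $h_\psi,h_\eta$ of \eqref{eq:transfer}, the identity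
\[
f-f\circ(\psi\eta)^{-1}=(f-f\circ\psi^{-1})+(f-f\circ\eta^{-1})\circ\psi^{-1}
\]
shows that $h_\psi+h_\eta\circ\psi^{-1}$ is a solution for $\psi\eta$. As $\mu$ is $\psi$-invariant, $\operatorname{rot}_\mu$ is a homomorphism. Finally,
\begin{equation}\label{eq:vanish}
f\circ\psi^{-1}=f\ \Longrightarrow\ \operatorname{rot}_\mu(\psi)([f])=0,
\end{equation}
since then $h=0$ is a solution.

Recall that $\mathrm{Homeo}(X)$ with uniform convergence is a Hausdorff topological group acting continuously on $X$. For a clopen set $O$ the stabilizer $\{\psi:\psi O=O\}$ is an open subgroup, and the intersection of all these stabilizers is trivial, because clopen sets separate points. For fixed $f$, the homomorphism $\psi\mapsto\operatorname{rot}_\mu(\psi)([f])$ vanishes by \eqref{eq:vanish} on the open subgroup of $T$ that stabilizes the level sets of $f$. Its kernel is thus an open subgroup, hence closed. So $\ker\operatorname{rot}_\mu$ is closed in $T$.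

\subsection{Cyclic towers}

The following lemma produces a class on which $\operatorname{rot}_\mu(\psi)$ is nonzero as soon as $\psi$ permutes a clopen partition cyclically. The class is the carry that arises when the level of the partition is followed along $\phi$ modulo $p$.

\begin{lemma}\label{lem:tower}
Let $\psi\in T$, $p\ge2$, and let $\Delta\subset X$ be clopen with $X=\bigsqcup_{i=0}^{p-1}\psi^i\Delta$. Then $\operatorname{rot}_\mu(\psi)([f])=1/p\bmod\mathbb Z$ for some $f\in C(X,\mathbb Z)$.
\end{lemma}

\begin{proof}
Applying $\psi$ to the partition shows $\psi^p\Delta=\Delta$. Let $j\in C(X,\mathbb Z)$ equal $i$ on $\psi^i\Delta$, $0\le i<p$. Then $j-j\circ\psi^{-1}$ is $1$ off $\Delta$ and $0-(p-1)$ on $\Delta$, that is,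
\[
j-j\circ\psi^{-1}=1-p\,1_\Delta .
\]
As $\psi$ commutes with $\phi$, the residue of $j\circ\phi-j$ modulo $p$ is $\psi$-invariant. Let $b\in C(X,\mathbb Z)$ be its representative in $\{0,\dots,p-1\}$, so $b\circ\psi^{-1}=b$, and put $f=(b-j\circ\phi+j)/p\in C(X,\mathbb Z)$. Then
\[
p\,(f-f\circ\psi^{-1})=-(1-p\,1_\Delta\circ\phi)+(1-p\,1_\Delta)=p\,(1_\Delta\circ\phi-1_\Delta),
\]
so $h=1_\Delta\circ\phi$ solves \eqref{eq:transfer}. Its integral is $\mu(\Delta)$, which is $1/p$ because $\mu$ is $\psi$-invariant.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]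
Suppose a compact subgroup of $T$ contains an element $\psi\neq1$ of $\ker\operatorname{rot}_\mu$. Let $\mathbf K$ be the closure of $\langle\psi\rangle$, a compact abelian subgroup of $T$. Some clopen set is not stabilized by $\psi$; its stabilizer $U_0$ in $\mathbf K$ is open, so $\mathbf K/U_0$ is finite, and it is generated by the image of $\psi$ because $\langle\psi\rangle$ is dense. A nontrivial finite cyclic group has a subgroup of prime index. So there is an open, hence compact, subgroup $U\supset U_0$ of prime index $p$ with $\mathbf K=\bigsqcup_{i<p}\psi^iU$ and $\psi^p\in U$. We construct $\Delta$ as in Lemma~\ref{lem:tower}.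

Let $\xi\in X$. Since $\mathbf K\subset C(\phi)$ acts freely, the compact sets $\psi^iU\xi$, $0\le i<p$, are pairwise disjoint. Choose pairwise disjoint clopen sets $A_i\supset\psi^iU\xi$ and put $O'=\bigcap_{i<p}\psi^{-i}A_i$. It is clopen, contains $U\xi$, and is disjoint from $\psi^iO'\subset A_i$ for $0<i<p$, as $O'\subset A_0$. The stabilizer of $O'$ in $U$ is open, hence of finite index, so $O=\bigcap_{u\in U}uO'$ is a finite intersection. Thus $O$ is a clopen $U$-invariant neighborhood of $\xi$ with $O\cap\psi^iO=\emptyset$ for $0<i<p$.

Cover $X$ by finitely many such sets $O_1,\dots,O_r$ and put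
\[
\Delta=\bigcup_{a=1}^r\Bigl(O_a\setminus\bigcup_{a'<a}\ \bigcup_{i<p}\psi^iO_{a'}\Bigr),
\]
a clopen set. For $\xi\in X$ let $a$ be least with $O_a\cap\mathbf K\xi\neq\emptyset$. The sets $\bigcup_{i<p}\psi^iO_{a'}$ are $\mathbf K$-invariant; they miss $\mathbf K\xi$ for $a'<a$ and contain it for $a'=a$. So $\Delta\cap\mathbf K\xi=O_a\cap\mathbf K\xi$. This set is a nonempty union of the $U$-orbits $\psi^iU\xi$, and it contains only one of them, because $O_a$ is disjoint from its translates by $\psi,\dots,\psi^{p-1}$. Hence the sets $\psi^i\Delta$, $0\le i<p$, partition each $\mathbf K$-orbit, and so they partition $X$. By Lemma~\ref{lem:tower}, $\operatorname{rot}_\mu(\psi)\neq0$, a contradiction.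

So every compact subgroup of $T$ embeds in the abelian group $\operatorname{Hom}(K^0(X,\phi),\mathbb R/\mathbb Z)$. The kernel of $\operatorname{rot}_\mu$ contains $[T,T]$ because the target is abelian, and it is torsion free because an element of finite order generates a finite, hence compact, subgroup. In the system of Theorem~\ref{thm:A} the group $K^0(X,\phi)$ is generated by the classes of the $G$-invariant functions $\chi_n$, so $F_2=G\subset\ker\operatorname{rot}_\mu$ by \eqref{eq:vanish}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{zb}
``Let $(X,\phi)$ be a Cantor minimal system, i.e., $X$ is the Cantor set and $\phi$ is a minimal homeomorphism on $X$. Denote by $C(\phi)$ the group of \dots'', \texttt{https://zbmath.org/?q=an:1029.37003}.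

\end{thebibliography}
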